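# A universal piecewise affine map of the plane with two regions

## 1. Piecewise affine functions and their halting sets

**Definition 1 (piecewise affine function).** A $d$-dimensional *piecewise affine function* (PAF) is a partial function $f:\mathbb Z^d\to\mathbb Z^d$ given by finitely many pairwise disjoint regions $R_1,\dots,R_r\subseteq\mathbb Z^d$ and affine maps $A_1,\dots,A_r:\mathbb Z^d\to\mathbb Z^d$ with integer coefficients. Each region is the set of integer points satisfying a finite conjunction of linear inequalities with integer coefficients. We put $f(\vec x)=A_i(\vec x)$ for $\vec x\in R_i$, and $f(\vec x)$ is undefined if $\vec x$ lies in no region. We call $f$ an $r$-region PAF.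

Here is a 2-dimensional, 2-region PAF:
$$f(a,b)=\begin{cases}(a-b,\,4b+2)&a>b\\(2a+1,\,b-a)&a<b,\end{cases}$$
with $f(n,n)$ undefined.

**Definition 2 (halting).** The PAF $f$ *halts in $k$ steps* from $\vec x$ if $f^k(\vec x)$ is undefined, and *halts* from $\vec x$ if it halts in $k$ steps for some $k$. The *halting set* is $H_f=\{\vec x\in\mathbb Z^d: f\text{ halts from }\vec x\}$.

In the example, $(2,0)\mapsto(2,2)$ and $f(2,2)$ is undefined, so $(2,0)\in H_f$: $f$ halts from it in two steps. On the other hand $(-1,k)$ with $k\ge 0$ has $-1<k$ and is sent to $(-1,k+1)$. So the orbit of $(-1,0)$ is $(-1,0),(-1,1),(-1,2),\dots$, and $(-1,0)\notin H_f$.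

**Definition 3 (universality).** A PAF $f$ is *universal* if the halting problem for Turing machines many-one reduces to $H_f$: there is a computable map sending each pair (Turing machine $M$, input $w$) to a point $\vec x_{M,w}\in\mathbb Z^d$ such that $M$ halts on $w$ if and only if $f$ halts from $\vec x_{M,w}$. A class of PAFs is *Turing complete* if it contains a universal PAF.

The map $f$ is fixed and only the starting point varies. This matters: for a single pair $(M,w)$ there is always a PAF that halts from $0$ iff $M$ halts on $w$, namely either the PAF with empty domain or the identity. If $H_f$ is decidable, then $f$ is not universal, since a reduction would decide the halting problem. For example $f(x)=x-1$ on $\{x\ge1\}\subset\mathbb Z$ has $H_f=\mathbb Z$, so it is not universal.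

## 2. Counter machines and one-register machines

The source of undecidability will be a classical theorem on machines with two counters. A *two-counter machine* has finitely many states, one of them halting, and two counters with values in $\{0,1,2,\dots\}$. Its instructions are: increment a counter and go to a state; or, if a counter is $0$ go to one state, otherwise decrement it and go to another.

**Minsky's theorem** (M. Minsky, *Ann. of Math.* 74 (1961) 437–455; *Computation: Finite and Infinite Machines*, 1967, Ch. 14). There is a fixed two-counter machine $\mathcal C$ and a computable map $(M,w)\mapsto e$ such that $\mathcal C$ started with counters $(e,0)$ halts iff $M$ halts on $w$.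

Code the counters $(\alpha,\beta)$ by the single number $n=2^\alpha3^\beta$. Incrementing a counter becomes multiplication by $p\in\{2,3\}$, and "test for zero, else decrement" becomes "test divisibility by $p$, and divide if possible".

**Definition 4 (one-register machine).** It has a register $n\ge1$, states $0,\dots,Q-1$, initial state $0$ and halting state $h\ne0$. Every state $q\neq h$ carries, with some $p\in\{2,3\}$, one of the instructions

* MUL$(p,q')$: $n:=pn$, go to $q'$;
* DIV$(p,q',q'')$: if $p\mid n$ then $n:=n/p$ and go to $q'$; otherwise go to $q''$.

For example, take $Q=2$, $h=1$ and let state $0$ carry DIV$(2,0,1)$. From $n_0=8$ the register runs through $8,4,2,1$, then $2\nmid1$ sends the machine to $h$. It halts from every $n_0$. With MUL$(2,0)$ in state $0$ instead, it never halts.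

We fix once and for all the one-register machine $\mathcal M$ obtained from $\mathcal C$. Started with $n_0=2^e$ in state $0$, it halts iff $M$ halts on $w$.

## 3. Two dimensions together with two regions

Two results are quoted as known. The class of 2-dimensional PAFs, with an unrestricted number of regions, is Turing complete (Ben-Amram 2015, by implementing arbitrary Generalized Collatz Problems). The class of 2-region PAFs, with an unrestricted number of dimensions, is Turing complete (Ben-Amram, Genaim, Masud 2012, by implementing arbitrary Minsky machines). The problem, taken from the BusyBeaverWiki, asks for both restrictions at once: *is there a universal PAF $f:\mathbb Z^2\to\mathbb Z^2$ with exactly two regions?* The answer is yes.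

**Theorem 1.** There are integers $b,g,H\ge2$ and $w\ge1$ such that the 2-region PAF on $\mathbb Z^2$
$$f(N,L)=\begin{cases}(bN-bL,\;bL)&(N,L)\in R_1=\{L\le N,\ N\le HL-1\},\\[2pt](b^{6g}N+w,\;b^{5g}L)&(N,L)\in R_2=\{N\le L-1\}\end{cases}$$
(undefined elsewhere) is universal.

**Theorem 2.**
(a) For all $d\ge2$, $r\ge2$ there is a universal $d$-dimensional PAF with exactly $r$ regions.
(b) If $d=1$ ($r$ arbitrary), $H_f$ is decidable for every PAF $f$.
(c) If $r=1$ and $d\le4$, $H_f$ is decidable for every PAF $f$.

So "two dimensions, two regions" is optimal in both parameters: neither one dimension with any $r$, nor two dimensions with one region, contains a universal PAF. The case $r=1$, $d\ge5$ is not settled here.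

**Corollary 3.** There is a *total* map $F:\mathbb Z^2\to\mathbb Z^2$, affine on each of the complementary half-planes $\{N\ge L\}$, $\{N<L\}$, and an $H$, such that the set of points whose orbit enters $\{N\ge HL\}$ is undecidable; the halting problem many-one reduces to it.

We begin with the small cases, parts (b) and (c) of Theorem 2, and then turn to the plane.

## 4. One dimension: far from the origin there are only two affine maps

Look at $f(x)=-2x+1$ for $x\ge1$, $f(x)=-x$ for $x\le-1$, undefined at $0$. From $1$ we get $1,-1,1$: a repetition. From $2$ we get $2,-3,3,-5,5,\dots$, growing with alternating signs. In one dimension there is little else an infinite orbit can do, and the proof of (b) makes a list of the possibilities.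

*Proof of Theorem 2(b).* **Step 1: constants that describe $f$ far out.** Regions in $\mathbb Z$ are intervals, and of several disjoint intervals at most one is unbounded above and at most one unbounded below. So there is $K\ge1$ such that on $\{x\ge K\}$ the map $f$ is either nowhere defined or equal to $a_+x+b_+$, and on $\{x\le-K\}$ either nowhere defined or equal to $a_-x+b_-$. Let $\beta$ be the maximum of $|b_\pm|$ over the defined pieces ($0$ if there are none), and let $K'=K+3\beta+1$.

**Step 2: the algorithm.** Compute the orbit $x_0,x_1,\dots$. Answer "halts" if it becomes undefined. Answer "does not halt" if a value repeats, or if some $x=x_k$ with sign $s\in\{+1,-1\}$ and $|x|\ge K'$ satisfies one of the following (all pieces mentioned being defined):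

* (C1) $a_s\ge2$;
* (C2) $a_s=1$ and $s\,b_s\ge0$;
* (C3) $a_s<0$, $a_{-s}<0$ and $a_sa_{-s}\ge2$;
* (C4) $a_s=a_{-s}=-1$ and $s(b_{-s}-b_s)\ge0$.

**Step 3: the answers are correct.** A repeated value means a periodic orbit. For the four conditions, note $x=s|x|$ and $|x|\ge K'>3\beta$.

(C1): $s(a_sx+b_s)=a_s|x|+sb_s\ge2|x|-\beta>|x|$, so the next point has sign $s$ and larger absolute value, and the argument repeats forever.

(C2): $s(x+b_s)=|x|+sb_s\ge|x|$, and again the argument repeats.

(C3): let $y=a_sx+b_s$. Then $sy=-|a_s||x|+sb_s\le-|x|+\beta<0$, so $y$ has sign $-s$, and $|y|\ge|a_s||x|-\beta\ge K$. So $y$ lies in the opposite unbounded piece. For $z=a_{-s}y+b_{-s}$ we have $sz=|a_{-s}||y|+sb_{-s}\ge|a_{-s}|(|a_s||x|-\beta)-\beta$. If $|a_s|\ge2$ this is at least $2|x|-2\beta\ge|x|$. If $|a_s|=1$, then $|a_{-s}|\ge2$ and it is at least $2|x|-3\beta\ge|x|$. So $z$ has sign $s$ and $|z|\ge|x|\ge K'$; repeat.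

(C4): $y=-x+b_s$ has $sy\le-|x|+\beta<0$, hence sign $-s$, and $|y|\ge|x|-\beta\ge K$. Then $z=-y+b_{-s}=x-b_s+b_{-s}$ satisfies $sz=|x|+s(b_{-s}-b_s)\ge|x|$; repeat.

**Step 4: the algorithm always stops.** Suppose the orbit is infinite without repetition. A bounded set contains finitely many integers, so $|x_k|\to\infty$ and eventually $|x_k|\ge K'$.

Suppose the sign is eventually constant, equal to $s$. If $a_s=0$, the value $b_s$ would repeat. If $a_s<0$, then $s(a_sx+b_s)\le-|x|+\beta<0$ flips the sign. So $a_s\ge1$. If $a_s=1$ and $sb_s<0$, then $|x_k|$ would decrease, which is impossible. So (C1) or (C2) applies.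

Suppose both signs occur infinitely often; then both pieces are defined. If $a_s=0$ for some $s$, the value $b_s$ is taken after each late visit to sign $s$, a repetition. If $a_s\ge1$, then $s(a_sx+b_s)\ge|x|-\beta>0$, and sign $s$ would persist. So $a_+,a_-<0$. If $a_+a_-\ge2$, (C3) applies. Otherwise $a_+=a_-=-1$, and two steps change $|x|$ by $s(b_{-s}-b_s)$, a number that is the same for both signs $s$. It must be positive since $|x_k|\to\infty$, so (C4) applies.

Hence $H_f$ is decidable. $\square$

In the example above $K=1$, $\beta=1$, $K'=5$. The orbit of $2$ reaches $-5$, where (C3) holds with $a_-a_+=2$, so the algorithm answers "does not halt".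

## 5. One region: halting and nonnegative recurrences

With one region there is one affine map $A$, iterated as long as the orbit stays in $R$. For instance, let $R=\{x\ge0\}\subset\mathbb Z^2$ and $A(x,y)=(-y,x)$. From $(1,0)$ we go to $(0,1)$, then to $(-1,0)\notin R$: halt. The first coordinates $1,0,-1,0,1,\dots$ form a linear recurrence sequence, and halting means that it has a negative term.

*Proof of Theorem 2(c).* The aim is to rewrite non-halting as nonnegativity of finitely many recurrence sequences. Over $\mathbb Z$ a strict inequality $\vec c\cdot\vec x>\beta$ is the same as $\vec c\cdot\vec x\ge\beta+1$, so $R$ is given by finitely many inequalities $\vec c_j\cdot\vec x\ge\beta_j$. Let $\mathbf M$ be the $(d+1)\times(d+1)$ integer matrix with $\mathbf M(\vec x,1)^T=(A\vec x,1)^T$. Then $f$ does *not* halt from $\vec x$ iff $A^k\vec x\in R$ for all $k\ge0$, that is, iff for each $j$ the integer sequence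
$$u^{(j)}_k=(\vec c_j,-\beta_j)\,\mathbf M^k(\vec x,1)^T=\vec c_j\cdot A^k\vec x-\beta_j$$
satisfies $u^{(j)}_k\ge0$ for all $k\ge0$. By the Cayley–Hamilton theorem $\mathbf M$ is a root of its monic integer characteristic polynomial of degree $d+1$, so each $u^{(j)}$ is an integer linear recurrence sequence of order at most $d+1\le5$. (If trailing coefficients of the recurrence vanish, check finitely many initial terms by hand; the tail then obeys a shorter recurrence.) Whether all terms of such a sequence are nonnegative is decidable for order $\le5$ (J. Ouaknine, J. Worrell, *Positivity problems for low-order linear recurrence sequences*, SODA 2014). So $H_f$ is decidable. $\square$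

## 6. Words as points of the plane: one region per letter

Now to two dimensions. For a word $X$ over $\{0,\dots,b-1\}$ let $\mathrm{val}(X)$ be its base-$b$ value and $|X|$ its length. Store $X$ as
$$(N,L)=(\mathrm{val}(X),\,b^{|X|}).$$
The second coordinate is needed to remember leading zeros and to locate the leading digit. For $b=10$ the word $35$ is the point $(35,100)$ and $035$ is $(35,1000)$.

The sensible first idea is to run a queue: remove the leading letter $d$ and append a word $v_d$ depending on it, say with $|v_d|=l_d\ge1$. The leading letter is $d$ iff $dL\le bN\le(d+1)L-1$, which is a region, and the operation is affine there: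
$$(N,L)\mapsto\bigl(b^{l_d}N-d\,b^{l_d-1}L+\mathrm{val}(v_d),\;b^{l_d-1}L\bigr).$$
With $b=10$ and $v_3=7$: $(35,100)\mapsto(350-300+7,100)=(57,100)$, as it should be. The regions are disjoint, because $dL\le(d+1)L-1$ forces $L\ge1$, and for $L\ge1$ the intervals for different $d$ are disjoint.

This is a good simulation of a queue, but it spends one region per letter. We are allowed two regions in total.

## 7. Unary removal of a block: block systems

To remove a leading number $d$ without a region for each value of $d$, subtract it one unit at a time: while $N\ge L$, replace $N$ by $N-L$. That is one region for all $d$. When $N<L$, the second region takes over and prepares the next removal. If the subtraction were just $(N,L)\mapsto(N-L,L)$, nothing would remember $d$ afterwards. So we let each subtraction also multiply both coordinates by $b$, which appends a letter $0$: the trace of $d$ is a run of $d$ zeros. This is the map of Theorem 1. Its second branch appends a fixed word $V$ and at the same time lets the first $g$ letters stick out above $L$.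

**Definition 5 (block system).** Let $b\ge2$, $g\ge1$, $H\ge1$, and let $V$ be a word of length $6g$ over $\{0,\dots,b-1\}$. The *block system* acts on words $X$ with $|X|\ge g$. Write $X=YZ$ with $|Y|=g$ and put $d=\mathrm{val}(Y)$. If $d\ge H$, halt. Otherwise $X\mapsto ZV0^d$.

The length changes by $5g+d\ge0$, so it never decreases. For example let $b=10$, $g=1$, $H=9$, $V=000012$. Then $35\mapsto5\,000012\,000$.

**Lemma 4.** With $w=\mathrm{val}(V)$, the PAF of Theorem 1 with these parameters $b,g,H,w$ halts from $(\mathrm{val}(X),b^{|X|})$ iff the block system halts from $X$.

*Proof.* The plan is to follow $f$ through one step of the block system. Let $N=\mathrm{val}(X)<L=b^{|X|}$, so $(N,L)\in R_2$. Let $\ell=|X|+5g=|ZV|$, $L_1=b^\ell$ and $\rho=\mathrm{val}(ZV)\in[0,L_1)$. Then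
$$f(N,L)=(\mathrm{val}(XV),\,b^\ell)=(\mathrm{val}(YZV),\,L_1)=(dL_1+\rho,\;L_1).$$
Call the first coordinate $N_1$.

If $d\ge H$, then $N_1\ge HL_1$ and $N_1\ge L_1$. So the point lies in neither $R_1$ nor $R_2$, and $f$ halts.

If $d<H$, consider any point $(d'L'+\rho',L')$ with $1\le d'<H$ and $0\le\rho'<L'$. It satisfies $L'\le d'L'+\rho'\le(H-1)L'+L'-1=HL'-1$, so it lies in $R_1$, and it is mapped to
$$\bigl(b(d'L'+\rho')-bL',\;bL'\bigr)=\bigl((d'-1)bL'+b\rho',\;bL'\bigr),\qquad 0\le b\rho'<bL'.$$
So $d'$ drops by one and $\rho',L'$ are multiplied by $b$. Starting from $(dL_1+\rho,L_1)$, after $d$ such steps we arrive at $(b^d\rho,\,b^dL_1)=(\mathrm{val}(ZV0^d),\,b^{\ell+d})$, the point of the next word. Thus one step of the block system is $1+d$ steps of $f$, all defined, and a halt of the block system is a halt of $f$. Iterate. $\square$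

In the numerical example: $(35,10^2)\mapsto(35000012,10^7)\mapsto(250000120,10^8)\mapsto(1500001200,10^9)\mapsto(5000012000,10^{10})$, which is the word $5\,000012\,000$.

So Theorem 1 asks for a block system with undecidable halting. This looks unpromising, since whatever is read, what is appended is always the same $V$ and some zeros. For $g=1$ the suspicion is justified.

**Lemma 5.** If $g=1$, the block system halts from a nonempty word $X_0$ iff $X_0$ or $V$ contains a letter $\ge H$.

*Proof.* Letters are popped one at a time, in order, and the queue never shrinks. So every letter that is ever in the word is popped eventually, unless the system halts before. If the system halts, the fatal letter is $\geq H$ and comes from $X_0$ or from a copy of $V$, since an appended zero is $<H$. Conversely, a letter $\ge H$ in $X_0$ is eventually popped unless the system halts earlier. If $V$ contains such a letter, the first step halts or appends $V$, and then the letter is eventually popped unless the system halts earlier. $\square$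

The reason for the failure is precise: every copy of $V$ is read in the same way, letter by letter, however many zeros stand before it. For $g>1$ this is no longer so. The word is cut into blocks of length $g$ counted from the very beginning. Where these cuts fall inside a copy of $V$ depends on its starting position modulo $g$, hence on the numbers of zeros before it. *The zeros carry information as lengths modulo $g$, and $V$ can be a table that is looked up at the position where the cuts fall.*

## 8. Tokens and phases

This section sets up bookkeeping for that idea. Start from $X_0=V0^{\delta_1}\cdots V0^{\delta_n}$ with $n\ge1$. Each successful step appends another *token* $V0^d$. Number the tokens consecutively, and let $\delta_i$ be the number of zeros in token $i$. Number letter positions $0,1,2,\dots$ in the concatenation of all tokens ever present. The step with index $\tau\ge0$ pops *block* $\tau$, the letters at positions $\tau g,\dots,\tau g+g-1$. Let $S_i$ be the starting position of token $i$, and put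
$$\varphi_i=S_i\bmod g\in[0,g),\qquad\varepsilon_i=\delta_i\bmod g\in[0,g).$$
We call $\varphi_i$ the *phase* of token $i$. Since $|V|=6g$ is a multiple of $g$,
$$\varphi_1=0,\qquad\varphi_{i+1}\equiv\varphi_i+\varepsilon_i\pmod g.\tag{1}$$

A block *belongs* to the token that contains its last letter. So the blocks of token 1 are popped first, then those of token 2, and so on; we speak of *processing* the tokens. The part $V$ of a token is a stretch of $6g$ letters, so it contains exactly six block ends. Hence, when tokens $1,\dots,i-1$ have been processed, at least $6(i-1)$ new tokens have been appended, and at least $n+6(i-1)\ge i$ tokens exist. So token $i$ is then completely present.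

What can be programmed? Suppose $g\mid b$. Then $d=\mathrm{val}(Y)$ is congruent modulo $g$ to the last letter of $Y$. The block ends inside $V$ of token $i$ fall at offsets
$$g(l-1)+(g-1-\varphi_i),\qquad l=1,\dots,6,\tag{2}$$
because a block end is a position $\equiv g-1\pmod g$. So the phase selects six letters of $V$, and these letters are the residues $\varepsilon$ of the next six tokens to be appended. After them come the blocks ending in $0^{\delta_i}$; they append tokens of residue $0$, whether we like it or not.

In other words, the system keeps a phase $\varphi$ and a queue of residues. Reading a residue $\varepsilon$ appends six residues that we may choose as a function of $\varphi$, then some zeros; after that $\varphi$ becomes $\varphi+\varepsilon$. Two features limit us. First, the change of $\varphi$ depends on the entry read and not on $\varphi$. Second, the output depends on the phase *before* $\varepsilon$ is added, so it does not see $\varepsilon$ itself. The remedy for the second is to spell each letter $\sigma$ with two residues: the first moves the phase by an amount that identifies $\sigma$, and the output is made at this displaced phase; the second residue completes the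 move. The first feature we accept, and define a machine model that has it.

## 9. Pointer-queue machines

**Definition 6 (PQ machine).** A *pointer-queue machine* has a finite alphabet $\Sigma$, a modulus $G$, maps $u:\Sigma\to\mathbb Z/G$ and $o:\mathbb Z/G\times\Sigma\to\Sigma^*$, and a halting pair $(P_h,\sigma_h)$. A configuration is a pointer $P\in\mathbb Z/G$ and a word. Let $\sigma$ be the first letter of the word. If $(P,\sigma)=(P_h,\sigma_h)$, the machine halts. Otherwise remove $\sigma$, append $o(P,\sigma)$ at the end, and set $P:=P+u(\sigma)$.

For example, let $\Sigma=\{c,T\}$, $G=2$, $u(c)=1$, $u(T)=0$, $o(P,c)=c$, $o(P,T)=T$ and halting pair $(1,T)$. Start with pointer $0$ and word $c^nT$. After the letters $c^n$ the pointer is $n\bmod2$ and the next letter is $T$. If $n$ is odd the machine halts; if $n$ is even it reads $T$ and is back at pointer $0$ and word $c^nT$. So it halts iff $n$ is odd. We keep this *parity machine* as a running example.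

Two things remain. Section 10 shows that block systems simulate PQ machines, and Section 11 shows that a PQ machine simulates $\mathcal M$.

## 10. A word $V$ that stores the table of a PQ machine

Take a PQ machine with all $|o(P,\sigma)|\le3$.

**Step 1: the parameters.** We want phases $\kappa P$ for "pointer $P$, ready to read" and phases $\kappa P+a_\sigma$ for "pointer $P$, reading $\sigma$". Let
$$\kappa=2(|\Sigma|+1),\qquad g=\kappa G,\qquad b=2g,\qquad H=(b-1)b^{g-1},$$
and let the $a_\sigma$ ($\sigma\in\Sigma$) be the distinct even numbers $2,4,\dots,2|\Sigma|$, so $0<a_\sigma<\kappa$. The codeword of $\sigma$ is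
$$\langle\sigma\rangle=\bigl(a_\sigma,\ (\kappa u(\sigma)-a_\sigma)\bmod g\bigr)\in\{0,\dots,g-1\}^2.$$
It is well defined: $u(\sigma)$ is known modulo $G$, so $\kappa u(\sigma)$ is known modulo $g=\kappa G$. The two entries add up to $\kappa u(\sigma)$ modulo $g$. Extend $\langle\cdot\rangle$ to words by concatenation.

**Step 2: the table.** We prescribe what each phase should output. If $\varphi=\kappa P+a_\sigma$ with $0\le P<G$ and $\sigma\in\Sigma$ (such a representation is unique), let $W(\varphi)=(W_1(\varphi),\dots,W_6(\varphi))$ be $\langle o(P,\sigma)\rangle$ padded on the right by zeros to length 6. This fits because $|o(P,\sigma)|\le3$. For all other $\varphi\in[0,g)$ let $W(\varphi)=0^6$. In particular $W(\kappa P)=0^6$: at a resting phase only zeros are output.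

**Step 3: the word $V$.** We place the table so that the offsets (2) hit it, and add one trap letter for halting. Let $\varphi_h=\kappa P_h+a_{\sigma_h}$ with $0\le P_h<G$. It lies in $(0,g)$, is even, and is not divisible by $\kappa$. Put $V=V^{(1)}\cdots V^{(6)}$ with $V^{(l)}=V^{(l)}_0\cdots V^{(l)}_{g-1}$ and
$$V^{(l)}_{g-1-\varphi}=W_l(\varphi)\quad(0\le\varphi<g),\qquad\text{except that}\quad V^{(1)}_{g-\varphi_h}=b-1.$$
The exception overwrites the entry for the odd number $\varphi=\varphi_h-1$. All phases that we use will be even, so this entry is never looked up; that is why all $a_\sigma$ and $\kappa$ are even. All other letters of $V$ are at most $g-1<b-1$.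

For the parity machine: $\kappa=6$, $g=12$, $b=24$, and with $a_c=2$, $a_T=4$ we get $\langle c\rangle=(2,4)$, $\langle T\rangle=(4,8)$, $\varphi_h=6+4=10$. The table has $W(2)=W(8)=(2,4,0,0,0,0)$ and $W(4)=W(10)=(4,8,0,0,0,0)$, so, writing letters separated by commas,
$$V^{(1)}=0,4,23,2,0,0,0,4,0,2,0,0,\qquad V^{(2)}=0,8,0,4,0,0,0,8,0,4,0,0,$$
and $V^{(3)},\dots,V^{(6)}$ consist of zeros.

**Step 4: what processing one token does.** This is the only place where digits are inspected.

**Lemma 6.** Suppose tokens $1,\dots,i-1$ have been processed without halting and $\varphi_i$ is even.
(a) If $\varphi_i=\varphi_h$, the system halts while processing token $i$.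
(b) If $\varphi_i\ne\varphi_h$, token $i$ is processed without halting, and the residues mod $g$ of the $\delta$'s of the tokens appended meanwhile are, in order, $W_1(\varphi_i),\dots,W_6(\varphi_i),0^m$ for some $m\ge0$.

*Proof.* First we find the fatal blocks. A block has $d\ge H=(b-1)b^{g-1}$ iff its first letter is $b-1$: with this first letter $d\ge(b-1)b^{g-1}$, and any other letter is at most $g-1$, which as first letter gives $d<g\,b^{g-1}\le(b-1)b^{g-1}=H$. The letter $b-1$ occurs only at the positions $S_j+g-\varphi_h$, once in each token $j$. If a block starts at this position, it ends at offset $(g-\varphi_h)+(g-1)\le(g-1)+(g-1)<6g$ of token $j$. So it ends in the $V$-part of the same token and belongs to token $j$. Since blocks start exactly at the multiples of $g$, such a block exists iff $S_j+g-\varphi_h\equiv0\pmod g$, that is, iff $\varphi_j=\varphi_h$. Consequently token $i$ has a fatal block iff $\varphi_i=\varphi_h$. This proves (a) and the first claim of (b).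

Now the residues. For each block, $d$ is congruent modulo $b$ to its last letter, and $g\mid b$, so $d\bmod g$ is the last letter modulo $g$. The blocks ending in the $V$-part of token $i$ end at the offsets (2). Their last letters are $V^{(l)}_{g-1-\varphi_i}$, $l=1,\dots,6$. Since $\varphi_i$ is even, $\varphi_i\ne\varphi_h-1$, so none of these is the overwritten letter, and they equal $W_l(\varphi_i)\in[0,g)$. The remaining blocks of token $i$ end in $0^{\delta_i}$ and have last letter $0$. $\square$

The letter $b-1$ may well stand in the middle of a block and make $d$ huge. This is harmless: such a $d$ is still less than $H$, and only $d\bmod g$ matters.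

**Step 5: following the PQ machine.** We now let the tokens spell the queue.

**Lemma 7.** Consider a PQ machine with all $|o(P,\sigma)|\le3$, started with pointer $0$ and a word $\sigma_1\cdots\sigma_k$, $k\ge1$, and suppose its word is never empty during this run. Let $n=2k$, $(\delta_1,\dots,\delta_{2k})=\langle\sigma_1\cdots\sigma_k\rangle$ and $X_0=V0^{\delta_1}\cdots V0^{\delta_{2k}}$. The block system halts from $X_0$ iff the PQ machine halts.

*Proof.* Let $\sigma_1,\sigma_2,\dots$ be all letters ever in the PQ queue, in order, and let $P_j$ be the pointer when $\sigma_j$ is about to be read; so $P_1=0$. Below, $\kappa P_j$ is formed with the representative of $P_j$ in $[0,G)$, so it lies in $[0,g)$. An *item* is either the single entry $0$ or a codeword. Let $I(i,j)$ be the conjunction of these statements: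

* The PQ machine makes at least $j$ steps, and tokens $1,\dots,i-1$ have been processed without halting.
* At this moment the sequence $\varepsilon_1\varepsilon_2\cdots$ of all existing tokens is a concatenation of items, with an item boundary just before position $i$.
* The codewords in it are $\langle\sigma_1\rangle,\dots,\langle\sigma_M\rangle$ in order, where $M=k+\sum_{l\le j}|o(P_l,\sigma_l)|$. Exactly $\langle\sigma_1\rangle,\dots,\langle\sigma_j\rangle$ lie before position $i$.
* $\varphi_i=\kappa P_{j+1}$.

*Start.* $I(1,0)$ holds: the entries of codewords are less than $g$, so $\varepsilon_l=\delta_l$ and the sequence is $\langle\sigma_1\cdots\sigma_k\rangle$; and $\varphi_1=0=\kappa P_1$.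

*Induction.* Assume $I(i,j)$. After $j$ steps the PQ word is $\sigma_{j+1}\cdots\sigma_M$. It is not empty, so $M>j$ and the codeword $\langle\sigma_{j+1}\rangle$ lies at or after position $i$. Consider the item that starts at position $i$. Token $i$ has phase $\kappa P_{j+1}$, which is even, and different from $\varphi_h$ because $\kappa\nmid\varphi_h$. By Lemma 6(b) and $W(\kappa P_{j+1})=0^6$, processing token $i$ appends only entries $0$, which are items and contain no codeword.

If the item is $0$, then (1) gives $\varphi_{i+1}=\varphi_i=\kappa P_{j+1}$, and $I(i+1,j)$ holds.

If the item is a codeword, it is $\langle\sigma_{j+1}\rangle$, occupying positions $i$ and $i+1$. By (1), $\varphi_{i+1}=\kappa P_{j+1}+a_{\sigma_{j+1}}$, a number less than $g$ and even. By uniqueness of the representation it equals $\varphi_h$ iff $(P_{j+1},\sigma_{j+1})=(P_h,\sigma_h)$. In that case the PQ machine halts, and by Lemma 6(a) so does the block system. Otherwise the PQ machine makes step $j+1$. By Lemma 6(b), processing token $i+1$ appends the entries $\langle o(P_{j+1},\sigma_{j+1})\rangle$ followed by zeros, which are the codewords of the letters that the PQ machine appends in this step. By (1) again,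
$$\varphi_{i+2}\equiv\kappa P_{j+1}+a_{\sigma_{j+1}}+\kappa u(\sigma_{j+1})-a_{\sigma_{j+1}}=\kappa\bigl(P_{j+1}+u(\sigma_{j+1})\bigr)\equiv\kappa P_{j+2}\pmod g .$$
So $I(i+2,j+1)$ holds.

*Conclusion.* Under $I(i,j)$ the codeword $\langle\sigma_{j+1}\rangle$ stands at a fixed finite position, so only finitely many items $0$ are processed before it is reached. If the PQ machine halts, the fatal codeword is therefore reached after finitely many items, and the block system halts. If the PQ machine does not halt, the induction never stops: all tokens are processed without halting, each in finitely many steps, and the block system runs forever. $\square$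

For the parity machine and $n=1$, the word $cT$ gives $X_0=V0^2V0^4V0^4V0^8$. The phases are $0,2,6,10$, and $10=\varphi_h$: the system halts in token 4. One can check this directly: $S_4=3\cdot72+2+4+4=226$, and the letter $23$ at offset $2$ sits at position $228=19\cdot12$, the start of a block. For $n=2$ the word $ccT$ gives the residues $2,4,2,4,4,8$ and the phases $0,2,6,8,0,4$, then $0$ again; the phase $10$ is not met.

## 11. Multiplication and division on a PQ machine

The last task is to run $\mathcal M$ on a PQ machine. Let us first see the difficulty. The register $n$ will be a run of $n$ equal letters, followed by a single end marker $T$. Let the pointer hold the current state. A pass over the run can rewrite each letter into $p$ letters, or count modulo $p$ by letters that shift the pointer. But a jump to a new state is a shift of the pointer, and the shift made by a letter may not depend on the pointer. So the jump must be stored in the marker beforehand: we use markers $T_v$ with $u(T_v)=v$, and whoever writes the marker must already know the jump that is due at the *end of the next pass*. For DIV this means that the remainder counted in one pass comes too late for the marker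 read in that pass. It can be put in the marker that is written at the end of it, provided that the next pass does not shift the pointer. Hence a second pass, over letters $x$ with $u(x)=0$. A third pass carries out the division.

**The construction.** Let $J=3Q$, $G=6J$ and $\Sigma=\{x,c_2,c_3\}\cup\{T_v:v\in\mathbb Z/G\}$. Set
$$u(x)=0,\qquad u(c_p)=\tfrac6pJ,\qquad u(T_v)=v.$$
Every pointer is uniquely $j+\rho J$ with $0\le j<J$, $0\le\rho<6$. Here $j\in\{3q,3q+1,3q+2\}$ says which pass of which state is running, and $\rho$ counts; $p$ letters $c_p$ shift the pointer by $6J\equiv0$. Let $s(q)=c_p$ if $q$ is a DIV state with prime $p$, and $s(q)=x$ if $q$ is a MUL state or $q=h$. The halting pair is $(3h,x)$. We define $o$ and an auxiliary function $\hat v:\mathbb Z/G\to\mathbb Z/G$: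

1. For $q=$ MUL$(p,q')$: $o(3q,x)=s(q')^p$ and $\hat v(3q)=3q'-3q$.
2. For $q=$ DIV$(p,q',q'')$:
   * $o(3q+k\frac6pJ,\,c_p)=x$ for $0\le k<p$; $\hat v(3q)=1$;
   * $o(3q+1,\,x)=c_p$; $\hat v(3q+1)=1$;
   * for $1\le\rho<6$: $o(3q+1+\rho J,\,x)=s(q'')$; $\hat v(3q+1+\rho J)=3q''-(3q+1+\rho J)$;
   * $o(3q+2+k\frac6pJ,\,c_p)=\varepsilon$ (the empty word) for $0\le k<p-1$, and $=s(q')$ for $k=p-1$; $\hat v(3q+2)=3q'-(3q+2)$.
3. $\hat v(3h)=0$, and all other values of $\hat v$ are $0$.
4. $o(P,T_v)=T_{\hat v(P+v)}$. All other values of $o$ are $\varepsilon$.

The pairs in the list are distinct because the numbers $j$ are, so there is no conflict. Moreover $|o(P,\sigma)|\le3$ always, as Section 10 requires.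

**Lemma 8.** Started with pointer $0$ and word $s(0)^{n_0}T_{\hat v(0)}$, the PQ machine halts iff $\mathcal M$ halts from $n_0$. Its word is never empty.

*Proof.* The normal form of "$\mathcal M$ in state $q$ with register $n$" is
$$\text{pointer }3q,\qquad\text{word }s(q)^nT_{\hat v(3q)},\qquad n\ge1.\tag{3}$$
The start is the normal form of state $0$ and register $n_0$. If $q=h$, the next letter is $x$ at pointer $3h$, and the machine halts. Let $q\ne h$ and let $(q^*,n^*)$ be the successor of $(q,n)$ in $\mathcal M$. We show that the machine goes from (3) to the normal form of $(q^*,n^*)$ without halting.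

*MUL$(p,q')$.* Reading $x^n$ keeps the pointer at $3q$ and appends $s(q')^{pn}$. The marker $T_{3q'-3q}$ moves the pointer to $3q'$ and appends $T_{\hat v(3q')}$. The result is pointer $3q'$ and word $s(q')^{pn}T_{\hat v(3q')}$.

*DIV$(p,q',q'')$, first pass.* Reading $c_p^n$, the pointer runs through $3q+k\frac6pJ$ with $k$ modulo $p$. So $x^n$ is appended, and the pointer ends at $3q+\rho J$ with $\rho=\frac6p(n\bmod p)$. The marker is $T_1$; it leads to pointer $3q+1+\rho J$ and word $x^nT_{\hat v(3q+1+\rho J)}$.

*Second pass, $p\nmid n$.* Then $\rho\ne0$. Reading $x^n$ leaves the pointer in place and appends $s(q'')^n$. The marker carries $3q''-(3q+1+\rho J)$, so it moves the pointer to $3q''$ and appends $T_{\hat v(3q'')}$. This is the normal form of $(q'',n)$.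

*Second pass, $p\mid n$.* Then $\rho=0$. Reading $x^n$ appends $c_p^n$, and the marker $T_1$ leads to pointer $3q+2$ and appends $T_{\hat v(3q+2)}$.

*Third pass, $p\mid n$.* Reading $c_p^n$, the pointer runs cyclically through $3q+2+k\frac6pJ$, $k=0,\dots,p-1$. A letter $s(q')$ is appended exactly when $k=p-1$, so $n/p$ letters $s(q')$ are appended, and the pointer returns to $3q+2$. The marker then moves it to $3q'$ and appends $T_{\hat v(3q')}$. This is the normal form of $(q',n/p)$.

Throughout, the letter $x$ was read only at pointers $3q$ with $q\ne h$ and $3q+1+\rho J$. None of these equals $3h$ in $\mathbb Z/6J$, since their $j$-parts differ from $3h$. So the halting pair did not occur. Each marker read is replaced by a marker, so the word is never empty. Induction along the run of $\mathcal M$ finishes the proof. $\square$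

To see the passes at work, take $p=2$, so $\frac6pJ=3J$. For $n=3$: $c_2^3T_1$ at $3q$ becomes $x^3T_v$ at $3q+1+3J$, and then $s(q'')^3T$ at $3q''$. For $n=4$: $c_2^4T_1$ at $3q$ becomes $x^4T_1$ at $3q+1$, then $c_2^4T_v$ at $3q+2$. In the third pass the pointers $3q+2,\ 3q+2+3J,\ 3q+2,\ 3q+2+3J$ give the outputs $\varepsilon,s(q'),\varepsilon,s(q')$, and we end with $s(q')^2T$ at $3q'$.

## 12. The universal map, its total extension, and more dimensions or regions

*Proof of Theorem 1.* We put the reductions together. Fix $\mathcal M$ from Section 2, the PQ machine of Section 11, and $b,g,H,V$ from Section 10 for this PQ machine, with $w=\mathrm{val}(V)$. Since $V$ contains the letter $b-1$, $w\ge1$; clearly $b,g,H\ge2$. This fixes $f$. Its regions are disjoint ($N\ge L$ versus $N\le L-1$), and all coefficients are integers.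

Given a Turing machine $M$ and an input $w'$, compute $e$ by Minsky's theorem, then $n_0=2^e$, the PQ word $s(0)^{n_0}T_{\hat v(0)}$, the word $X_0$ of Lemma 7, and the point $\vec x=(\mathrm{val}(X_0),b^{|X_0|})$. Here $|X_0|\ge6g\ge g$, so $X_0$ is a legal word of the block system. By Minsky's theorem and Lemmas 8, 7 and 4,
$$\begin{aligned}M\text{ halts on }w'&\iff\mathcal M\text{ halts from }n_0\iff\text{the PQ machine halts}\\&\iff\text{the block system halts from }X_0\iff f\text{ halts from }\vec x.\end{aligned}$$
Lemma 7 applies because $|o|\le3$ and, by Lemma 8, the PQ word is never empty. Hence $f$ is a universal 2-dimensional, 2-region PAF. $\blacksquare$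

*Proof of Corollary 3.* Drop the upper bound in $R_1$. Let $F$ be $(bN-bL,\,bL)$ on $\{N\ge L\}$ and $(b^{6g}N+w,\,b^{5g}L)$ on $\{N<L\}$; this is total, and it equals $f$ on $R_1\cup R_2$. The points $\vec x$ above have $L\ge1$, and $F$ preserves this. For $L\ge1$ we have $HL\ge L$, so a point lies outside $R_1\cup R_2$ iff $N\ge HL$. As long as the $F$-orbit of $\vec x$ has not entered $\{N\ge HL\}$ it agrees with the $f$-orbit, and when it enters, $f$ becomes undefined. So the $F$-orbit of $\vec x$ enters $\{N\ge HL\}$ iff $f$ halts from $\vec x$, which is the stated reduction. $\blacksquare$

*Proof of Theorem 2(a).* We add dummy regions and dummy coordinates. Intersect $R_1$ and $R_2$ with $\{L\ge1\}$; the orbits used above have $L\ge1$ throughout, so they are unchanged. For $3\le j\le r$ add the region $\{(0,-j)\}$ with the identity map. These regions are disjoint from each other and from $\{L\ge1\}$, so we have a universal PAF on $\mathbb Z^2$ with exactly $r$ regions. For $d>2$ multiply all regions by $\mathbb Z^{d-2}$ and let the maps act trivially on the extra coordinates. The starting points $(\vec x,0,\dots,0)$ give the reduction. $\blacksquare$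

Together with Sections 4 and 5 this proves Theorem 2.
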